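\title{Pro-$p$ completions of orientable surface groups are residually free pro-$p$}

\begin{abstract}
Let $G_d$ be the pro-$p$ completion of the fundamental group of the closed orientable surface of genus $d$. It is known that $G_d$ is residually free pro-$p$ if $d$ is even or $p=2$. We show that the same holds in the remaining case, $p$ odd and $d>1$ odd. For every prime $p$ and every $d\ge1$ we construct epimorphisms $\varphi_z$ from $G_d$ onto the free pro-$p$ group of rank $d$, indexed by $z\in\mathbb Z_p$, such that each nontrivial element of $G_d$ is killed by only finitely many of them. The maps fold the surface onto one of its halves after a $p$-adic twist. In the proof the twist parameter $z$ is treated as a variable of negative weight in the Magnus expansion, and the leading terms of the twisted foldings are shown to define an injective map on the quadratic algebra attached to the surface relation.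
\end{abstract}

\section{Introduction}\label{sec:intro}

Fix a prime $p$. A \emph{pro-$p$ group} is an inverse limit of finite $p$-groups, with the inverse limit topology. The \emph{pro-$p$ completion} of a group $\Gamma$ is the inverse limit of the quotients $\Gamma/N$ over all normal subgroups $N$ of $p$-power index. The pro-$p$ completion $F_n$ of the free group on $n$ letters is the \emph{free pro-$p$ group of rank $n$}: every map from the letters to a pro-$p$ group $H$ extends uniquely to a continuous homomorphism $F_n\to H$. For an element $u$ of a pro-$p$ group the map $n\mapsto u^n$ extends continuously from $\mathbb Z$ to $\mathbb Z_p$, so $u^z$ is defined for every $p$-adic integer $z$.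

A pro-$p$ group $G$ is \emph{residually free pro-$p$} if for every $1\ne\gamma\in G$ there is a continuous homomorphism $\varphi$ from $G$ to a free pro-$p$ group with $\varphi(\gamma)\ne1$. This says that the kernels of all such homomorphisms intersect trivially, so that $G$ embeds in a Cartesian product of free pro-$p$ groups. The group $G$ is \emph{fully residually free pro-$p$} if for every finite set of nontrivial elements one $\varphi$ is nontrivial on each of them.

For $d\ge1$ let
\[
\Gamma_d=\langle a_1,b_1,\dots,a_d,b_d\mid [a_1,b_1][a_2,b_2]\cdots[a_d,b_d]=1\rangle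
\]
be the fundamental group of the closed orientable surface of genus $d$, and let $G_d$ be its pro-$p$ completion. Here $[u,v]=uvu^{-1}v^{-1}$; the other convention gives the same group after inverting the generators. It is known that $G_d$ is residually free pro-$p$ if $d$ is even or $p=2$. The question for the remaining case is posed in \cite{FRF}: \emph{for which odd primes $p$ and odd $d>1$ is $G_d$ residually free pro-$p$?} The answer is: for all of them.

\begin{theorem}\label{thm:main}
Let $p$ be any prime and $d\ge1$. There are explicit continuous epimorphisms $\varphi_z\colon G_d\to F_d$ $(z\in\mathbb Z_p)$, given by \eqref{eq:one}, \eqref{eq:even} and \eqref{eq:odd} below, such that for every $1\ne\gamma\in G_d$ the set $\{z\in\mathbb Z_p:\varphi_z(\gamma)=1\}$ is finite. In particular $G_d$ is residually free pro-$p$.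
\end{theorem}

\begin{corollary}\label{cor:full}
Let $p$ be any prime and $d\ge1$.
\begin{enumerate}
\item[(1)] $G_d$ is fully residually free pro-$p$: for any finite set of nontrivial elements, all but finitely many $\varphi_z$ are nontrivial on each of them.
\item[(2)] For every countable subgroup $H\le G_d$, the restriction $\varphi_z|_H$ is injective for all but countably many $z$. In particular, for $d\ge2$ the group $\Gamma_d$ embeds as a dense subgroup of $F_d$.
\end{enumerate}
\end{corollary}

\begin{proposition}\label{prop:rank}
The rank $d$ is optimal: the image of any continuous homomorphism from $G_d$ to a free pro-$p$ group has rank at most $d$. No single such homomorphism is injective.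
\end{proposition}

One can see from coverings why parity enters the question. Residual freeness passes to closed subgroups, by restricting homomorphisms. A connected covering of degree $n$ of the surface of genus $e$ has genus $d$ with $d-1=n(e-1)$, because the Euler characteristic is multiplicative. For the discrete groups this reduces every $d\ge2$ to $e=2$. For the completions only $p$-power degrees are available, since open subgroups of $G_e$ have $p$-power index. If $\Delta$ is normal of $p$-power index in $\Gamma_e$, then the closure of its image in $G_e$ is the pro-$p$ completion of $\Delta$: a normal subgroup of $p$-power index in $\Delta$ has finitely many conjugates under $\Gamma_e$, and their intersection is normal of $p$-power index in $\Gamma_e$. For $p=2$ and $d>1$ odd write $d-1=2^am$ with $m$ odd; the kernel of an epimorphism $\Gamma_{m+1}\to\mathbb Z/2^a$ is $\Gamma_d$, so odd genus follows from even genus. For $p$ odd the degree $n$ is odd, $d$ and $e$ have the same parity, and odd genus needs its own construction.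

A positive answer is the natural guess. For $d\ge2$ the discrete group $\Gamma_d$ is residually free by a theorem of G.~Baumslag, and homomorphisms from $\Gamma_d$ to free groups extend to the completions. But this only concerns a countable dense subgroup. A general element of $G_d$ is a limit of words; it has no length, and one cannot follow cancellation in its image.

What replaces length is the Magnus expansion, which writes elements of a free pro-$p$ group as noncommutative power series. For a fixed $\gamma$ the coefficients of the expansion of $\varphi_z(\gamma)-1$ turn out to be polynomials in $z$, so it suffices to find one that is not the zero polynomial. We find it among the leading terms. With respect to the ordinary degree the leading terms do not see the twist at all; they do see it once $z$ is given a suitable negative weight. Section~\ref{sec:criterion} turns this into a criterion: Theorem~\ref{thm:main} holds as soon as an explicit homomorphism $\theta$ from a quadratic algebra to a power series algebra is injective. Injectivity is proved in Section~\ref{sec:odd} for odd genus and in Section~\ref{sec:even} for even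 genus; in both cases it comes down to the linear independence of exponentials over polynomials (Section~\ref{sec:exp}). The parity of $p$ is never used.

\section{Twisted foldings}\label{sec:maps}

Let $\Sigma$ be a compact orientable surface of genus $g$ with $b\ge1$ boundary circles. Its fundamental group is free of rank $2g+b-1$, and the double of $\Sigma$ along its boundary is the closed surface of genus $d=2g+b-1$. Taking $b=1$ gives the even genera and $b=2$ the odd ones. Folding the double onto $\Sigma$ maps $\Gamma_d$ onto a free group of rank $d$. The folding has a large kernel, so we first twist along the boundary circles; in a pro-$p$ group the amount of twisting may be any $p$-adic integer. This picture explains the formulas below, which are verified algebraically.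

We use that the pro-$p$ completion of a group with finite presentation $\langle u_1,\dots,u_n\mid r\rangle$ is $\mathcal F/N$, where $\mathcal F$ is the free pro-$p$ group on $u_1,\dots,u_n$ and $N$ is the closed normal closure of $r$: both groups represent the functor sending a pro-$p$ group $H$ to the set of $n$-tuples in $H$ that satisfy $r=1$. For $g\ge1$ put
\[
P=\prod_{i=1}^g[x_i,y_i],\qquad P'=\prod_{i=1}^g[x'_i,y'_i],\qquad\text{so that}\qquad P'^{-1}=[y'_g,x'_g]\cdots[y'_1,x'_1].
\]

\subsection*{Genus one}
Here $\Gamma_1=\mathbb Z^2$ and $G_1=\mathbb Z_p^2$. Let $x$ generate $F_1\cong\mathbb Z_p$ and put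
\begin{equation}\label{eq:one}
\varphi_z(a_1)=x,\qquad \varphi_z(b_1)=x^z .
\end{equation}
Then $\varphi_z(a_1^ub_1^v)=x^{u+zv}$, and $u+zv$ vanishes for at most one $z$ unless $u=v=0$. This proves Theorem~\ref{thm:main} for $d=1$, and it shows the mechanism of the general case: an invariant of $\varphi_z(\gamma)$ is a nonzero polynomial in $z$.

\subsection*{Even genus $d=2g$}
Let $\mathcal F$ be free pro-$p$ on $x_i,y_i,x_i',y_i'$ $(1\le i\le g)$ and $r=PP'^{-1}$. By the formula for $P'^{-1}$, the element $r$ is the surface relator after renaming the generators, so $G_d=\mathcal F/N$. Let $F$ be free pro-$p$ on $x_i,y_i$, of rank $d$, and define $\varphi_z\colon\mathcal F\to F$ by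
\begin{equation}\label{eq:even}
x_i\mapsto x_i,\qquad y_i\mapsto y_i,\qquad x_i'\mapsto P^zx_iP^{-z},\qquad y_i'\mapsto P^zy_iP^{-z}.
\end{equation}
Then $P'\mapsto P^zPP^{-z}=P$, so $\varphi_z(r)=1$ and $\varphi_z$ factors through $G_d$. It is onto because its image contains the generators of $F$.

\subsection*{Odd genus $d=2g+1\ge3$}
Now $\Sigma$ has two boundary circles. Its fundamental group is free on $x,x_i,y_i$, with boundary elements $x$ and $c=xP$. In the double the two copies of $x$ are identified, and a new generator $s$ conjugates $xP$ to $xP'$. So let $\mathcal F$ be free pro-$p$ on the $2d$ elements $x,s,x_i,y_i,x_i',y_i'$ and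
\[
r=s\,xP\,s^{-1}(xP')^{-1}.
\]
Conjugating by $x^{-1}$ gives
\[
x^{-1}rx=x^{-1}sxs^{-1}\cdot sPs^{-1}\cdot P'^{-1}=[x^{-1},s]\cdot\prod_{i=1}^g[sx_is^{-1},sy_is^{-1}]\cdot[y'_g,x'_g]\cdots[y'_1,x'_1].
\]
The elements $x^{-1},\,s,\,sx_is^{-1},\,sy_is^{-1},\,y_i',\,x_i'$ form another basis of the free group, and in this basis the right side is the surface relator of genus $1+g+g=d$. Hence $G_d=\mathcal F/N$. Let $F$ be free pro-$p$ on $x,x_i,y_i$, of rank $d$, let $c=xP\in F$, and define $\varphi_z\colon\mathcal F\to F$ by
\begin{equation}\label{eq:odd}
x\mapsto x,\quad x_i\mapsto x_i,\quad y_i\mapsto y_i,\quad x_i'\mapsto x^zx_ix^{-z},\quad y'_i\mapsto x^zy_ix^{-z},\quad s\mapsto x^zc^{-z}.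
\end{equation}
Then $s\,xP\,s^{-1}\mapsto x^zc^{-z}\,c\,c^zx^{-z}=x^z\,xP\,x^{-z}=x\cdot x^zPx^{-z}$, which is the image of $xP'$. So $\varphi_z$ factors through $G_d$, and it is onto for the same reason as before. The map twists by $z$ along $x$ and by $-z$ along $c$; Remark~\ref{rem:opposite} explains why the two amounts are opposite.

\section{A leading-term criterion}\label{sec:criterion}

Throughout, $k=\mathbb Q_p$. For a commutative ring $R$ we write $R\langle U_1,\dots,U_n\rangle$ and $R\langle\!\langle U_1,\dots,U_n\rangle\!\rangle$ for the algebras of noncommutative polynomials and power series. In algebras $[u,v]=uv-vu$ and $\operatorname{ad}(u)v=[u,v]$. The \emph{initial form} of a nonzero series is its nonzero homogeneous part of lowest degree. If $\sigma_1,\dots,\sigma_n$ are series without constant term over an $R$-algebra, the \emph{substitution} $U_i\mapsto\sigma_i$ is a well-defined homomorphism on $R\langle\!\langle U_1,\dots,U_n\rangle\!\rangle$: a word of length $m$ goes to a series with terms of degree $\ge m$ only, so each coefficient of the output is a finite combination of coefficients of the input.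

\subsection*{The Magnus expansion and initial forms}
The completed group algebra of a pro-$p$ group $G$ is $\mathbb Z_p[[G]]=\varprojlim\mathbb Z_p[G/M]$, the limit over open normal subgroups $M$. The group $G$ embeds in its unit group, and a continuous homomorphism $G\to H$ induces a continuous ring homomorphism $\mathbb Z_p[[G]]\to\mathbb Z_p[[H]]$. We use the following standard fact (Lazard; see \cite[I.1.5]{Serre}): if $\mathcal F$ is free pro-$p$ on $u_1,\dots,u_n$, then $u_i\mapsto1+U_i$ induces a topological isomorphism
\[
\mathbb Z_p[[\mathcal F]]\cong\Omega:=\mathbb Z_p\langle\!\langle U_1,\dots,U_n\rangle\!\rangle,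
\]
where $\Omega$ has the topology of coefficientwise $p$-adic convergence. We regard $\mathcal F$ as a group of series in $\Omega$ with constant term $1$, and denote by $\Omega_m$ the ideal of series with terms of degree $\ge m$ only. For $u,v\in\mathcal F$ with linear parts $\ell(u),\ell(v)$, the group commutator satisfies
\begin{equation}\label{eq:comm}
uvu^{-1}v^{-1}-1=(uv-vu)u^{-1}v^{-1}\equiv[\ell(u),\ell(v)]\pmod{\Omega_3},
\end{equation}
and degree-$2$ parts add when elements of $1+\Omega_2$ are multiplied. In particular $P\equiv1+P_2$ and $P'\equiv1+P_2'$ modulo $\Omega_3$, where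
\[
P_2=\sum_{i=1}^g[X_i,Y_i],\qquad P_2'=\sum_{i=1}^g[X_i',Y_i'],
\]
and capital letters denote $x_i-1$, $y_i-1$, and so on.

Let $1\ne r\in\mathcal F$, let $N$ be its closed normal closure and $G=\mathcal F/N$. Let $I$ be the closed two-sided ideal of $\Omega$ generated by $r-1$, let $\omega$ be the initial form of $r-1$, let $(\omega)$ be the two-sided ideal that it generates in $\mathbb Z_p\langle U_1,\dots,U_n\rangle$, and put
\[
\mathcal B=\mathbb Z_p\langle U_1,\dots,U_n\rangle/(\omega).
\]
We want to attach to a nontrivial element of $G$ a nonzero leading term in $\mathcal B$. The initial form of $w-1$ for a lift $w\in\mathcal F$ may lie in $(\omega)$, as it does for $w=rw'$ whenever $w'-1$ starts in a higher degree than $r-1$. The remedy is to correct $w-1$ by elements of $I$ for as long as this happens.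

\begin{lemma}\label{lem:initial}
Let $w\in\mathcal F\setminus N$. There is a nonzero $f\in(w-1)+I$ whose initial form is not in $(\omega)$.
\end{lemma}

\begin{proof}
The kernel of $\Omega\to\mathbb Z_p[[G]]$ is a closed ideal containing $r-1$, so it contains $I$; it does not contain $w-1$, because $w$ has nontrivial image in $G$. Hence $w-1\notin I$. Suppose that every element of $(w-1)+I$ has initial form in $(\omega)$. We construct $h_m\in I$ with $w-1-h_m\in\Omega_m$. Put $h_0=0$. Given $h_m$, the degree-$m$ part of $w-1-h_m$ is zero or an initial form, so it lies in $(\omega)$. Since $\omega$ is homogeneous, this part is a finite sum $\sum_j\beta_j\omega\beta'_j$ with homogeneous $\beta_j,\beta'_j$ and $\deg\beta_j+\deg\omega+\deg\beta'_j=m$. Put $h_{m+1}=h_m+\sum_j\beta_j(r-1)\beta'_j$. The added element of $I$ lies in $\Omega_m$ and has the same degree-$m$ part, so $w-1-h_{m+1}\in\Omega_{m+1}$. Now $h_m\to w-1$ coefficientwise and $I$ is closed, so $w-1\in I$, a contradiction.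
\end{proof}

The corrections must have coefficients in $\mathbb Z_p$ to stay in $I$. This is why $(\omega)$ and $\mathcal B$ are taken over $\mathbb Z_p$ and not over $k$, and why the spanning sets of Sections~\ref{sec:odd} and~\ref{sec:even} are spanning sets over $\mathbb Z_p$.

\subsection*{The twist as a variable}
Let $F$ be free pro-$p$ on $v_1,\dots,v_d$. Powers $v^z$ are easiest to handle in exponential coordinates. Let $\alpha\colon\mathbb Z_p\langle\!\langle V_1,\dots,V_d\rangle\!\rangle\to k\langle\!\langle V_1,\dots,V_d\rangle\!\rangle$ be the substitution $V_i\mapsto e^{V_i}-1$. Since $e^{V_i}-1=V_i+(\text{degree}\ge2)$, the map $\alpha$ preserves initial forms, and so it is injective. The Magnus embedding followed by $\alpha$ is an embedding $\mu$ of $F$ in the unit group of $k\langle\!\langle V_1,\dots,V_d\rangle\!\rangle$ with $\mu(v_i)=e^{V_i}$. For $v\in F$ and $z\in\mathbb Z_p$,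
\begin{equation}\label{eq:power}
\mu(v^z)=\exp\bigl(z\log\mu(v)\bigr).
\end{equation}
Indeed, $v^z=\sum_m\binom zm(v-1)^m$ in $\mathbb Z_p\langle\!\langle V_1,\dots,V_d\rangle\!\rangle$, because the coefficients of both sides are continuous in $z$ and agree on the dense subset $\mathbb N$. Applying $\alpha$ gives $\mu(v^z)=\sum_m\binom zm(\mu(v)-1)^m$, and this equals the right side of \eqref{eq:power} because the coefficients of both are polynomials in $z$ that agree on $\mathbb N$.

Let $\mathcal R=k[z]\langle\!\langle V_1,\dots,V_d\rangle\!\rangle$ with $z$ a central variable, and fix an integer $\kappa\ge0$. The \emph{weight} of a monomial $z^jv$, with $v$ a word of length $|v|$, is $|v|-\kappa j$. Every element of $\mathcal R$ has a weight-$m$ part for each $m\in\mathbb Z$. Let $W_m$ be the set of series all of whose monomials have weight $\ge m$. Two properties follow from the definition.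
\begin{enumerate}
\item[(W1)] $W_mW_{m'}\subset W_{m+m'}$, and the weight-$(m+m')$ part of a product $ff'$ with $f\in W_m$, $f'\in W_{m'}$ is the product of the weight-$m$ part of $f$ and the weight-$m'$ part of $f'$.
\item[(W2)] An infinite sum of elements of $W_m$ in which each word occurs in finitely many summands lies in $W_m$.
\end{enumerate}

\begin{proposition}\label{prop:criterion}
Let $\varphi_{z_0}\colon\mathcal F\to F$ $(z_0\in\mathbb Z_p)$ be continuous homomorphisms with $\varphi_{z_0}(r)=1$. Suppose that there are series $\Phi_1,\dots,\Phi_n\in\mathcal R$ without constant term such that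
\begin{enumerate}
\item[(i)] $\Phi_i|_{z=z_0}=\mu(\varphi_{z_0}(u_i))-1$ for all $i$ and all $z_0\in\mathbb Z_p$;
\item[(ii)] $\Phi_i\in W_1$ for all $i$.
\end{enumerate}
Let $\theta\colon\mathbb Z_p\langle U_1,\dots,U_n\rangle\to\mathcal R$ be the homomorphism sending $U_i$ to the weight-$1$ part of $\Phi_i$. Then $\theta(\omega)=0$. If the induced map $\theta\colon\mathcal B\to\mathcal R$ is injective, then for every $w\in\mathcal F\setminus N$ the set $\{z_0\in\mathbb Z_p:\varphi_{z_0}(w)=1\}$ is finite.
\end{proposition}

\begin{proof}
Let $\Phi\colon\Omega\to\mathcal R$ be the substitution $U_i\mapsto\Phi_i$, and let $\Phi_{z_0}$ be $\Phi$ followed by $z=z_0$. We first show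
\begin{equation}\label{eq:special}
\Phi_{z_0}(w)=\mu(\varphi_{z_0}(w))\quad(w\in\mathcal F),\qquad\Phi_{z_0}(I)=0 .
\end{equation}
Let $\varphi_*\colon\mathbb Z_p[[\mathcal F]]\to\mathbb Z_p[[F]]$ be the continuous homomorphism induced by $\varphi_{z_0}$. It agrees on polynomials with the substitution $U_i\mapsto\varphi_{z_0}(u_i)-1$. This substitution is continuous, since each output coefficient is a finite $\mathbb Z_p$-linear combination of input coefficients, and polynomials are dense in $\Omega$; so $\varphi_*$ is the substitution. Then $\alpha\circ\varphi_*$ is the substitution $U_i\mapsto\mu(\varphi_{z_0}(u_i))-1$, which is $\Phi_{z_0}$ by (i). This gives the first formula. The kernel of $\varphi_*$ is a closed ideal containing $r-1$, which gives the second.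

Next, by (ii) and (W1), a word $u$ of length $m$ has $\Phi(u)\in W_m$ with weight-$m$ part $\theta(u)$. With (W2) we get:
\begin{equation}\label{eq:leading}
f\in\Omega_m\text{ with degree-}m\text{ part }f_m\ \Longrightarrow\ \Phi(f)\in W_m\text{ has weight-}m\text{ part }\theta(f_m).
\end{equation}
By \eqref{eq:special} the coefficients of $\Phi(r-1)$ are polynomials in $z$ vanishing on $\mathbb Z_p$, so $\Phi(r-1)=0$, and \eqref{eq:leading} gives $\theta(\omega)=0$.

Now let $w\in\mathcal F\setminus N$ and take $f$ from Lemma~\ref{lem:initial}, with initial form $f_m\notin(\omega)$. If $\theta$ is injective on $\mathcal B$, then $\theta(f_m)\ne0$, so $\Phi(f)\ne0$ by \eqref{eq:leading}. Some word has a nonzero coefficient $q(z)\in k[z]$ in $\Phi(f)$. If $q(z_0)\ne0$, then \eqref{eq:special} gives $\mu(\varphi_{z_0}(w))-1=\Phi_{z_0}(w-1)=\Phi_{z_0}(f)\ne0$. So $\varphi_{z_0}(w)=1$ only at roots of $q$.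
\end{proof}

We write $\theta_1\colon\mathcal B\to k\langle\!\langle V_1,\dots,V_d\rangle\!\rangle$ for $\theta$ followed by $z=1$. If $\theta_1$ is injective then so is $\theta$, and for $d\ge2$ it is $\theta_1$ that we study.

\subsection*{Choosing the weight}
Two small cases show what the criterion asks for.

\begin{example}[genus one]\label{ex:one}
For the maps \eqref{eq:one} we have $r=[u_1,u_2]$, $\omega=[U_1,U_2]$, and $\mathcal B=\mathbb Z_p[U_1,U_2]$ is the commutative polynomial ring. Here $\Phi_1=e^X-1$ and $\Phi_2=e^{zX}-1$. With $\kappa=0$ we get $\theta(U_1^iU_2^j)=z^jX^{i+j}$. Distinct monomials have distinct images, so $\theta$ is injective. No negative weight is needed, because $z$ already appears in the linear terms.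
\end{example}

\begin{example}[genus two]\label{ex:two}
Take $g=1$ in \eqref{eq:even}, drop the indices and put $t=P_2=XY-YX$. Let $w=x'x^{-1}$, so that $w-1=(X'-X)x^{-1}$ has initial form $X'-X$. Since $\log\mu(P)=t+(\text{degree}\ge3)$, the series attached to $X'$ is
\[
\Phi_{X'}=e^{z\log\mu(P)}\,(e^X-1)\,e^{-z\log\mu(P)}=(e^X-1)+z[t,X]+(\text{degree}\ge4),
\]
and every monomial $z^jv$ in it has $|v|\ge2j+1$. For $\kappa=0$ or $1$ the monomials with $j\ge1$ have weight $\ge2$, so $\theta(X')=X=\theta(X)$: the leading terms describe the untwisted folding $\varphi_0$, which kills $w$, and $\theta$ is not injective. For $\kappa\ge3$ the term $z[t,X]=z(2XYX-YXX-XXY)$ has weight $\le0$ and (ii) fails. For $\kappa=2$ the product $zt$ has weight $0$, so the whole series $e^{zt}$ survives in the leading part: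
\[
\theta(X'-X)=e^{zt}Xe^{-zt}-X=z[t,X]+\tfrac{z^2}{2}[t,[t,X]]+\cdots\ne0 .
\]
The degree-$3$ part of $\mu(\varphi_z(w))-1$ is $z[t,X]$, so $\varphi_z(w)=1$ only for $z=0$.
\end{example}

The rule is that $\kappa$ is the degree in which the twisting element starts: $\kappa=2$ for $P$ in even genus, and $\kappa=1$ for $x$ and $c$ in odd genus.

\section{Exponentials and polynomials}\label{sec:exp}

After the reduction, the primed generators differ from the unprimed ones by exponential factors. The following lemma is what tells them apart. It is here that we need coefficients in a field of characteristic $0$. For $a\in k^n$ write $a\cdot\tau=\sum_ja_j\tau_j$, and let $\partial_j=\partial/\partial\tau_j$.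

\begin{lemma}\label{lem:exp}
\begin{enumerate}
\item[(a)] For $\lambda\in k$, $\lambda\ne0$, the operator $\partial_j+\lambda$ is invertible on $k[\tau_1,\dots,\tau_n]$.
\item[(b)] Let $q_a\in k[\tau_1,\dots,\tau_n]$ for $a$ in a finite subset of $k^n$. If $\sum_aq_ae^{a\cdot\tau}=0$ in $k[[\tau_1,\dots,\tau_n]]$, then all $q_a$ vanish.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The inverse is $\sum_{i\ge0}(-1)^i\lambda^{-i-1}\partial_j^i$, a finite sum on each polynomial.

(b) Take a nontrivial relation with the fewest terms, all $q_a\ne0$. Since $e^{a\cdot\tau}$ is a unit, there are at least two terms, with exponents $a^0\ne a^1$; pick $j$ with $a_j^0\ne a_j^1$. As $\partial_j(qe^{a\cdot\tau})=((\partial_j+a_j)q)e^{a\cdot\tau}$, applying $(\partial_j-a_j^0)^M$ to the relation replaces $q_a$ by $(\partial_j+a_j-a_j^0)^Mq_a$. For $M>\deg q_{a^0}$ this kills the $a^0$-term, and by (a) it does not kill the $a^1$-term. The result is a shorter nontrivial relation, a contradiction.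
\end{proof}

\section{Odd genus}\label{sec:odd}

Let $d=2g+1$ with $g\ge1$, let $\varphi_z$ be given by \eqref{eq:odd}, and take $\kappa=1$.

\subsection*{The relation and the leading terms}
Since $r=sxP\,(xP's)^{-1}$, we have $r-1=(sxP-xP's)(xP's)^{-1}$, and
\[
sxP-xP's=(sx-xs)+sx(P-1)-x(P'-1)s\equiv[S,X]+P_2-P_2'\pmod{\Omega_3}.
\]
So $\omega=[S,X]+P_2-P_2'$, and $\mathcal B$ is the quotient of $\mathbb Z_p\langle X,S,X_i,Y_i,X_i',Y_i'\rangle$ by the relation $[X,S]=P_2-P_2'$.

By \eqref{eq:power}, hypothesis (i) of Proposition~\ref{prop:criterion} holds with
\[
\Phi_X=e^X-1,\quad\Phi_{X_i}=e^{X_i}-1,\quad\Phi_{X_i'}=e^{zX}(e^{X_i}-1)e^{-zX},\quad\Phi_S=e^{zX}\exp\bigl(-z\log\mu(c)\bigr)-1,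
\]
and the same formulas with $Y$ in place of $X$ for $Y_i,Y_i'$, still conjugating by $e^{zX}$. Since $e^{\pm zX}$ is purely of weight $0$, all series except possibly $\Phi_S$ lie in $W_1$, with weight-$1$ parts $X$, $X_i$, $Y_i$, $e^{zX}X_ie^{-zX}$, $e^{zX}Y_ie^{-zX}$.

For $\Phi_S$, note that $\mu(P)=1+P_2+(\text{degree}\ge3)$ because $\alpha$ preserves initial forms. Hence $\mu(c)-1=X+\frac12X^2+P_2+(\text{degree}\ge3)$, and $\log(1+y)=y-\frac12y^2+\cdots$ gives $\log\mu(c)=X+P_2+(\text{degree}\ge3)$. Therefore
\[
-z\log\mu(c)=a+b,\qquad a=-zX\in W_0,\qquad b\in W_1,\qquad b\equiv-zP_2\pmod{W_2}.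
\]
Expand $\exp(a+b)=\sum_m(a+b)^m/m!$ by the number of factors $b$. Terms with two or more factors $b$ lie in $W_2$. Using $\int_0^1(1-u)^iu^j\,du=i!\,j!/(i+j+1)!$ we obtain
\[
\exp(a+b)\equiv e^a+\sum_{i,j\ge0}\frac{a^i(-zP_2)a^j}{(i+j+1)!}=e^a-z\int_0^1e^{(1-u)a}P_2\,e^{ua}\,du\pmod{W_2},
\]
where the integral is taken coefficient by coefficient. Multiply on the left by $e^{zX}=e^{-a}$ and subtract $1$. The weight-$0$ part cancels, so $\Phi_S\in W_1$. Left and right multiplication by $X$ commute, so $e^{uzX}P_2e^{-uzX}=e^{uz\operatorname{ad}(X)}P_2$, and the weight-$1$ part of $\Phi_S$ is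
\begin{equation}\label{eq:sigma}
\sigma_z=-z\int_0^1e^{uzX}P_2\,e^{-uzX}\,du=-\sum_{m\ge0}\frac{z^{m+1}}{(m+1)!}\operatorname{ad}(X)^mP_2 .
\end{equation}
As a check, $[X,\sigma_z]=P_2-e^{z\operatorname{ad}(X)}P_2$, which is the image of the relation of $\mathcal B$.

\begin{remark}\label{rem:opposite}
The computation after \eqref{eq:odd} works with $s\mapsto x^zc^{\lambda z}$ for any $\lambda\in\mathbb Z_p$. The weight-$0$ part of $\Phi_S$ is then $e^{(1+\lambda)zX}-1$, so hypothesis (ii) holds only for $\lambda=-1$. Twisting along $c$ alone is worse: if $x_i'\mapsto x_i$ for all $z$, then $x_i'x_i^{-1}$ is always killed.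
\end{remark}

By Proposition~\ref{prop:criterion}, Theorem~\ref{thm:main} for odd $d\ge3$ follows from the next statement.

\begin{proposition}\label{prop:odd}
The homomorphism $\theta_1\colon\mathcal B\to k\langle\!\langle X,X_i,Y_i\rangle\!\rangle$ given by
\[
X\mapsto X,\quad X_i\mapsto X_i,\quad Y_i\mapsto Y_i,\quad X_i'\mapsto e^XX_ie^{-X},\quad Y_i'\mapsto e^XY_ie^{-X},\quad S\mapsto\sigma_1
\]
is injective.
\end{proposition}

We exhibit a family that spans $\mathcal B$ over $\mathbb Z_p$ and whose images under $\theta_1$ are linearly independent over $k$. This suffices: an element of the kernel is a $\mathbb Z_p$-combination of the family, and independence forces its coefficients to vanish.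

\subsection*{A spanning family}
All formulas for $\theta_1$ are built from $\operatorname{ad}(X)$. So we move every $X$ to the right, at the cost of commutators. The commutators of $X$ with $X_i,Y_i,X_i',Y_i'$ are kept as new symbols, while the commutator with $S$ is removed by the relation. Let $\mathcal U$ be the set of formal symbols $S$ and $\operatorname{ad}(X)^nv$ with $n\ge0$ and $v\in\{X_i,Y_i,X_i',Y_i'\}$. An \emph{expression} is a formal product
\begin{equation}\label{eq:expr}
u_1u_2\cdots u_l\,X^n\qquad(l,n\ge0,\ u_j\in\mathcal U);
\end{equation}
it determines an element of $\mathcal B$.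

\begin{lemma}\label{lem:spanodd}
The expressions \eqref{eq:expr} span $\mathcal B$ over $\mathbb Z_p$.
\end{lemma}

\begin{proof}
Their span contains $1$ and is stable under left multiplication by the generators other than $X$, which belong to $\mathcal U$. For $X$ we have
\[
X\,u_1\cdots u_lX^n=u_1\cdots u_lX^{n+1}+\sum_{j=1}^lu_1\cdots[X,u_j]\cdots u_lX^n,
\]
where $[X,\operatorname{ad}(X)^mv]=\operatorname{ad}(X)^{m+1}v\in\mathcal U$ and $[X,S]=P_2-P_2'$ is an integral combination of products of two elements of $\mathcal U$. So the span is a left ideal containing $1$.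
\end{proof}

\subsection*{A commutative model}
The images of the expressions are series with infinitely many $X$'s but a fixed number of other letters. Recording the exponents of $X$ in the gaps between these letters by commuting variables turns $\operatorname{ad}(X)$ into multiplication by a linear form. Let $V$ be the $k$-space with basis $X_i,Y_i$ $(1\le i\le g)$, and let $M_m$ be the space of series in words with exactly $m$ letters from this basis. Then $k\langle\!\langle X,X_i,Y_i\rangle\!\rangle=\prod_{m\ge0}M_m$, and we identify $M_m$ with $V^{\otimes m}\otimes k[[\xi_0,\dots,\xi_m]]$ by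
\[
X^{a_0}v_1X^{a_1}v_2\cdots v_mX^{a_m}\ \longleftrightarrow\ v_1\otimes\dots\otimes v_m\;\xi_0^{a_0}\cdots\xi_m^{a_m}.
\]
When two words are concatenated, the last gap of the first merges with the first gap of the second. So the product of $f\in M_m$ and $f'\in M_{m'}$ is
\begin{equation}\label{eq:product}
f(\xi_0,\dots,\xi_m)\otimes f'(\xi_m,\dots,\xi_{m+m'}).
\end{equation}
On $M_m$, left and right multiplication by $X$ are multiplication by $\xi_0$ and by $\xi_m$; hence $\operatorname{ad}(X)$ is multiplication by $\xi_0-\xi_m$. The element $P_2$ corresponds to the tensor $\pi=\sum_i(X_i\otimes Y_i-Y_i\otimes X_i)\in V^{\otimes2}$, which is nonzero because $g\ge1$. Put $h(\tau)=(e^\tau-1)/\tau=\sum_m\tau^m/(m+1)!$. For a basis letter $v$ of $V$ with primed copy $v'$, the map $\theta_1$ reads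
\[
\operatorname{ad}(X)^nv\mapsto(\xi_0-\xi_1)^n\,v,\qquad\operatorname{ad}(X)^nv'\mapsto(\xi_0-\xi_1)^ne^{\xi_0-\xi_1}\,v,\qquad S\mapsto-h(\xi_0-\xi_2)\,\pi .
\]

Give $S$ the $V$-degree $2$, the other symbols of $\mathcal U$ the $V$-degree $1$, and $X$ the $V$-degree $0$. An expression of $V$-degree $m$ maps into $M_m$, so it suffices to prove independence for each fixed $m$. Such an expression fills the positions $1,\dots,m$ from left to right: each $S$ occupies two adjacent positions $j,j+1$, and each other symbol occupies one. Let $T\subset\{1,\dots,m-1\}$ be the set of left positions of the factors $S$; it contains no two consecutive integers. Let $J(T)$ be the set of positions not occupied by an $S$. The expression is determined by $T$, the exponent $n$, and for each $j\in J(T)$ a triple $(n_j,\epsilon_j,v_j)$, where $n_j\ge0$ is the power of $\operatorname{ad}(X)$, $v_j$ is a basis letter of $V$, and $\epsilon_j\in\{0,1\}$ is $1$ exactly when the letter is primed. Use the coordinates $D_j=\xi_{j-1}-\xi_j$ $(1\le j\le m)$ and $\xi_m$, so that $\xi_{j-1}-\xi_{j+1}=D_j+D_{j+1}$. By \eqref{eq:product} the image of the expression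 is
\begin{equation}\label{eq:image}
\prod_{j\in T}h(D_j+D_{j+1})\ \cdot\ (-1)^{|T|}\,\xi_m^n\prod_{j\in J(T)}D_j^{n_j}e^{\epsilon_jD_j}\ \cdot\ \pi_T(v),
\end{equation}
where $\pi_T(v)\in V^{\otimes m}$ has $\pi$ in the positions $j,j+1$ for $j\in T$ and $v_j$ in the position $j\in J(T)$.

Let $\mathcal P=k[D_1,\dots,D_m,\xi_m,E_1,\dots,E_m]$ be the polynomial ring in $2m+1$ independent variables. By Lemma~\ref{lem:exp}(b), the homomorphism $\mathcal P\to k[[D_1,\dots,D_m,\xi_m]]$ with $E_j\mapsto e^{D_j}$ is injective. An identity between polynomials in $D_j,\xi_m,e^{D_j}$ is therefore an identity in $\mathcal P$.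

\subsection*{The cases $m\le2$}
For $m=0$ the images are the powers $\xi_0^n$. For $m=1$ they are the distinct monomials $\xi_1^nD_1^{n_1}E_1^{\epsilon_1}$ times basis vectors. The first case in which $S$ competes with other symbols is $m=2$, where $T=\emptyset$ or $T=\{1\}$. A linear relation has the form $Q_\emptyset-h(D_1+D_2)\,q(\xi_2)\,\pi=0$ with $Q_\emptyset\in V^{\otimes2}\otimes\mathcal P$ and $q$ a polynomial. Multiplying by $D_1+D_2$ gives
\[
(D_1+D_2)\,Q_\emptyset=(E_1E_2-1)\,q(\xi_2)\,\pi .
\]
In power series, putting $D_2=-D_1$ would give $0=0$, because $e^{D_1}e^{D_2}-1$ vanishes as well. In $\mathcal P$ the substitution $D_2\mapsto-D_1$ leaves $E_1,E_2$ untouched and gives $(E_1E_2-1)q\pi=0$, so $q=0$ and then $Q_\emptyset=0$. Thus $S$ is recognized by the pole of $(E_1E_2-1)/(D_1+D_2)$ along $D_1+D_2=0$. The symbol $\operatorname{ad}(X)S$ would have the image $(1-E_1E_2)\pi$, which has no pole and is the image of $P_2-P_2'$; this is the relation, and the reason why $\operatorname{ad}(X)S$ is not in $\mathcal U$.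

\begin{proof}[Proof of Proposition~\ref{prop:odd}]
Take a finite linear relation over $k$ among the images \eqref{eq:image} of distinct expressions of $V$-degree $m$. Collect the terms with the same $T$ and multiply by $\prod_{j=1}^{m-1}(D_j+D_{j+1})$. This gives the identity
\begin{equation}\label{eq:cleared}
\sum_TQ_T\prod_{j\in T}(E_jE_{j+1}-1)\prod_{\substack{1\le j\le m-1\\ j\notin T}}(D_j+D_{j+1})=0\qquad\text{in }V^{\otimes m}\otimes\mathcal P,
\end{equation}
where $Q_T$ is the corresponding combination of the elements $(-1)^{|T|}\xi_m^n\prod_{j\in J(T)}D_j^{n_j}E_j^{\epsilon_j}\,\pi_T(v)$. It involves only $\xi_m$ and the $D_j,E_j$ with $j\in J(T)$.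

Suppose that some $Q_T$ is nonzero, and choose such a $T$ maximal under inclusion. Apply to \eqref{eq:cleared} the endomorphism of $\mathcal P$ that sends $D_{j+1}\mapsto-D_j$ for $j\in T$ and fixes all other variables. Since $T$ contains no two consecutive integers, $D_j$ is fixed for $j\in T$, and $D_j+D_{j+1}\mapsto0$.

Let $T'\ne T$ with $Q_{T'}\ne0$. By maximality $T'\not\supseteq T$, so there is $j\in T\setminus T'$. The $T'$-term contains the factor $D_j+D_{j+1}$ and is killed.

In the $T$-term, $Q_T$ and the factors $E_jE_{j+1}-1$ are unchanged. For $j\notin T$ the variable $D_{j+1}$ is fixed, while $D_j$ is fixed if $j-1\notin T$ and goes to $-D_{j-1}$ if $j-1\in T$. So $D_j+D_{j+1}$ goes to $D_{j+1}+D_j$ or to $D_{j+1}-D_{j-1}$, both nonzero. We are left with $Q_T$ times a nonzero element of the domain $\mathcal P$ equal to zero, so $Q_T=0$, a contradiction.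

Hence all $Q_T$ vanish. For fixed $T$, distinct expressions differ in the monomial $\xi_m^n\prod D_j^{n_j}E_j^{\epsilon_j}$ or in the tuple $v=(v_j)$. The tensors $\pi_T(v)$ for distinct $v$ are linearly independent, because $\pi\ne0$ and the $v_j$ run over a basis of $V$. So all coefficients of the relation vanish. With Lemma~\ref{lem:spanodd} this proves the proposition.
\end{proof}

The hypothesis $g\ge1$ was used only through $\pi\ne0$. For $g=0$ the formulas \eqref{eq:odd} give $c=x$ and $\varphi_z(s)=1$ for all $z$, which is why genus one is treated by \eqref{eq:one}.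

\section{Even genus}\label{sec:even}

Let $d=2g$ with $g\ge1$, let $\varphi_z$ be given by \eqref{eq:even}, and take $\kappa=2$. From $r-1=(P-P')P'^{-1}$ we get $\omega=P_2-P_2'$. By \eqref{eq:power}, hypothesis (i) of Proposition~\ref{prop:criterion} holds with $\Phi_{v}=e^{v}-1$ and $\Phi_{v'}=e^{z\log\mu(P)}(e^v-1)e^{-z\log\mu(P)}$ for $v\in\{X_i,Y_i\}$. Since $\log\mu(P)=P_2+(\text{degree}\ge3)$, we have $z\log\mu(P)\in W_0$ and $z\log\mu(P)\equiv zP_2\pmod{W_1}$. Therefore $e^{\pm z\log\mu(P)}\in W_0$ has weight-$0$ part $e^{\pm zP_2}$. So (ii) holds, and the weight-$1$ parts are $v$ and $e^{zP_2}ve^{-zP_2}$. Put $t=P_2$. Theorem~\ref{thm:main} for even $d$ follows from the next statement.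

\begin{proposition}\label{prop:even}
The homomorphism $\theta_1\colon\mathcal B=\mathbb Z_p\langle X_i,Y_i,X_i',Y_i'\rangle/(P_2-P_2')\to k\langle\!\langle X_i,Y_i\rangle\!\rangle$ given by $v\mapsto v$ and $v'\mapsto e^tve^{-t}$ for $v\in\{X_i,Y_i\}$ is injective.
\end{proposition}

In odd genus the conjugating element $X$ was a free generator. Now it is the quadratic element $t$, and we first need a basis of $A=\mathbb Z_p\langle X_i,Y_i\rangle$ in which $t$ acts like a letter.

\subsection*{Normal words}
A \emph{normal word} is a word in the letters $X_i,Y_i,t$ without the subword $X_1Y_1$. Its \emph{degree} counts $t$ twice. We view it as a homogeneous element of $A$ by substituting $t=P_2$.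

\begin{lemma}\label{lem:normal}
The normal words of degree $m$ form a $\mathbb Z_p$-basis of the degree-$m$ part of $A$.
\end{lemma}

\begin{proof}
This is an instance of Bergman's diamond lemma; here is a direct argument. For a normal word $n$ let $\lambda(n)$ be the word in $X_i,Y_i$ obtained by replacing each $t$ by $X_1Y_1$. The occurrences of $X_1Y_1$ in $\lambda(n)$ are exactly those that come from letters $t$: another occurrence cannot consist of two letters of $n$, cannot end with the first letter $X_1$ of an inserted block, and cannot begin with its last letter $Y_1$. Conversely, the occurrences of $X_1Y_1$ in any word are disjoint, and replacing them all by $t$ gives a normal word. So $\lambda$ is a bijection from normal words of degree $m$ to words of length $m$. Order words of equal length lexicographically with $X_1$ the largest letter. The largest word in $P_2$ is $X_1Y_1$, with coefficient $1$, and the largest word of a product of homogeneous polynomials is the product of the largest words. Hence $n=\lambda(n)+(\text{smaller words})$ in $A$. The transition matrix is unitriangular, so it is invertible over $\mathbb Z_p$.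
\end{proof}

It follows that every element of $k\langle\!\langle X_i,Y_i\rangle\!\rangle$ is uniquely a series in normal words, so the coefficient of a normal word in it is well defined. Let $\mathcal N_0$ be the set of nonempty normal words that neither begin nor end with $t$. Every normal word is a power $t^a$ or has a unique form $t^ant^b$ with $n\in\mathcal N_0$, and all these words are normal.

\subsection*{A spanning family}
There are two homomorphisms $A\to\mathcal B$, written $f\mapsto f^{(0)}$ and $f\mapsto f^{(1)}$, sending $v$ to $v$ and to $v'$ respectively. By the relation $t^{(0)}=t^{(1)}$, and we denote this element by $t$. An \emph{expression} is now a formal product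
\begin{equation}\label{eq:expreven}
t^{a_0}\,n_1^{(\epsilon_1)}\,t^{a_1}\,n_2^{(\epsilon_2)}\cdots n_l^{(\epsilon_l)}\,t^{a_l}\qquad(l\ge0,\ a_j\ge0,\ n_j\in\mathcal N_0,\ \epsilon_{j+1}=1-\epsilon_j),
\end{equation}
with $\epsilon_1\in\{0,1\}$; we call $l$ its \emph{length}.

\begin{lemma}\label{lem:spaneven}
The expressions \eqref{eq:expreven} span $\mathcal B$ over $\mathbb Z_p$.
\end{lemma}

\begin{proof}
The span contains $1$. We show that it is stable under left multiplication by $f^{(\epsilon)}$ for $f\in A$ and $\epsilon\in\{0,1\}$. If $l=0$ or $\epsilon_1\ne\epsilon$, write $ft^{a_0}$ in normal words; if $l\ge1$ and $\epsilon_1=\epsilon$, write $ft^{a_0}n_1t^{a_1}$ in normal words. In both cases the product becomes a combination of terms $t^a$ or $t^an^{(\epsilon)}t^b$ followed by the remaining part of \eqref{eq:expreven}, which is empty or begins with a factor of type $1-\epsilon$. Each such term is an expression.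
\end{proof}

We have $\theta_1(t)=t$ and $\theta_1(n^{(\epsilon)})=e^{\epsilon t}ne^{-\epsilon t}$. So the image of \eqref{eq:expreven} is
\begin{equation}\label{eq:imageeven}
t^{a_0}e^{\eta_0t}\,n_1\,t^{a_1}e^{\eta_1t}\,n_2\cdots n_l\,t^{a_l}e^{\eta_lt},
\end{equation}
where for $l\ge1$ we have $\eta_0=\epsilon_1$, $\eta_j=\epsilon_{j+1}-\epsilon_j=\pm1$ for $0<j<l$, and $\eta_l=-\epsilon_l$; for $l=0$ we have $\eta_0=0$. The vector $\eta$ depends only on $l$ and $\epsilon_1$. Expanding the exponentials writes \eqref{eq:imageeven} as a series of \emph{terms} $t^{b_0}n_1t^{b_1}\cdots n_lt^{b_l}$, the coefficient of such a term being that of $\tau^b=\tau_0^{b_0}\cdots\tau_l^{b_l}$ in $\tau^ae^{\eta\cdot\tau}$.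

One would like to read off $n_1,\dots,n_l$ from the terms and apply Lemma~\ref{lem:exp}. An example with $g=1$ shows two obstacles. The expression $X^{(0)}Y^{(1)}$ has image $Xe^tYe^{-t}$, with terms $Xt^{b_1}Yt^{b_2}$. For $b_1=0$ the term is not normal: $XY=YX+t$, and the resulting words also arise from expressions of length $1$ and $0$. For $b_1>0$ the term is normal, but $Xt^{b_1}Y$ is itself an element of $\mathcal N_0$, so the term also arises from an expression of length $1$. Both obstacles are bounded phenomena: a finite relation involves words $n_j$ of bounded degree only. The factors $e^{\pm t}$ between neighbors, on the other hand, produce arbitrarily long runs of $t$, and these mark the places where the $n_j$ are joined.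

\begin{proof}[Proof of Proposition~\ref{prop:even}]
By Lemma~\ref{lem:spaneven} it suffices to show that the images \eqref{eq:imageeven} of distinct expressions are linearly independent over $k$. Suppose that there is a nontrivial finite relation, with all listed coefficients nonzero, and let $L$ be the largest length that occurs. If $L=0$, the relation is a nontrivial relation among the normal words $t^a$, which is impossible. So $L\ge1$. Let $C$ be the maximum of the degrees of $n_1n_2\cdots n_l$ over all expressions in the relation. A maximal run of letters $t$ in a normal word is \emph{interior} if there are letters other than $t$ on both sides of it, and \emph{long} if its length exceeds $C$.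

\emph{Step 1: counting long runs.} Consider a term $t^{b_0}n_1t^{b_1}\cdots n_lt^{b_l}$ with $l\ge1$ coming from an expression in the relation. Multiply together in $A$ the neighbors $n_j,n_{j+1}$ with $b_j=0$ $(0<j<l)$. This groups $n_1,\dots,n_l$ into $\rho\le l$ clusters, separated by $\rho-1$ positive powers of $t$, the \emph{separators}. Write each cluster product in normal words. The term becomes a combination of words $t^{b_0}m_1t^{c_1}m_2\cdots m_\rho t^{b_l}$ with $c_i>0$ and $m_i$ normal of degree $\le C$. These words are normal, since $X_1Y_1$ cannot straddle a separator. An interior run does not meet the outer powers $t^{b_0},t^{b_l}$, and a long run is not contained in a single $m_i$. So an interior long run meets a separator and, being maximal, contains it. Distinct runs are disjoint. Hence each of these words has at most $\rho-1$ interior long runs. For $l=0$ the terms are powers of $t$, and we put $\rho=0$.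

\emph{Step 2: test words.} Fix $n_1,\dots,n_L\in\mathcal N_0$ occurring in some expression of length $L$ in the relation, and consider the normal words
\[
w(b)=t^{b_0}n_1t^{b_1}\cdots n_Lt^{b_L},\qquad b_0,b_L\ge0,\quad b_1,\dots,b_{L-1}>C .
\]
Runs inside $n_j$ have length $\le C$, and each $n_j$ begins and ends with a letter other than $t$. So $w(b)$ has exactly $L-1$ interior long runs, namely $t^{b_1},\dots,t^{b_{L-1}}$. We determine the terms that contribute to the coefficient of $w(b)$. Terms with $\rho=0$ are powers of $t$ and do not contribute. Terms with $1\le\rho<L$ give at most $L-2$ interior long runs and do not contribute. If $\rho=L$, then $l=L$, every cluster is a single word, and the term is itself a normal word $t^{b'_0}n'_1t^{b'_1}\cdots n'_Lt^{b'_L}$ whose $L-1$ separators are maximal runs. If it equals $w(b)$, then each of the $L-1$ interior long runs contains a separator, so the separators are exactly these runs. Cutting at them and removing the outer powers of $t$ gives $n'_j=n_j$ and $b'=b$.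

\emph{Step 3: exponentials.} Let $\eta,\eta'\in k^{L+1}$ be the vectors for length $L$ and $\epsilon_1=0$, $\epsilon_1=1$. Let $q=\sum_ac_a\tau^a$ and $q'=\sum_ac'_a\tau^a$, where $c_a,c'_a$ are the coefficients in the relation of the expressions with the chosen $n_1,\dots,n_L$, exponents $a$, and $\epsilon_1=0,1$. By the choice of the $n_j$, the polynomials $q,q'$ are not both zero. By Step~2 the coefficient of $w(b)$ in the relation is the coefficient of $\tau^b$ in
\[
\mathcal G(\tau_0,\dots,\tau_L)=q(\tau)e^{\eta\cdot\tau}+q'(\tau)e^{\eta'\cdot\tau}.
\]
So every monomial of $\mathcal G$ has $b_j\le C$ for some $0<j<L$ (for $L=1$ this means $\mathcal G=0$), and $\prod_{0<j<L}\partial_j^{C+1}$ annihilates $\mathcal G$. That is,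
\[
\Bigl(\prod_{0<j<L}(\partial_j+\eta_j)^{C+1}q\Bigr)e^{\eta\cdot\tau}+\Bigl(\prod_{0<j<L}(\partial_j+\eta'_j)^{C+1}q'\Bigr)e^{\eta'\cdot\tau}=0 .
\]
Since $\eta_0=0\ne1=\eta'_0$, Lemma~\ref{lem:exp}(b) shows that both brackets vanish. Since $\eta_j,\eta'_j=\pm1$ for $0<j<L$, which is where the alternation of types is used, Lemma~\ref{lem:exp}(a) gives $q=q'=0$, a contradiction.
\end{proof}

Together with the case $d=1$ in Section~\ref{sec:maps} and Proposition~\ref{prop:odd}, this completes the proof of Theorem~\ref{thm:main}.

\section{Countable subgroups and the optimal rank}\label{sec:consequences}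

\begin{proof}[Proof of Corollary~\ref{cor:full}]
For $1\ne\gamma\in G_d$ let $Z(\gamma)$ be the finite set of $z$ with $\varphi_z(\gamma)=1$.

(1) The union of the sets $Z(\gamma)$ over a finite set of elements $\gamma$ is finite, and $\mathbb Z_p$ is infinite.

(2) The map $\varphi_z|_H$ is injective unless $z$ lies in the union of the sets $Z(\gamma)$, $1\ne\gamma\in H$, which is countable. Since $\mathbb Z_p$ is uncountable, such injective maps exist. For $d\ge2$ the group $\Gamma_d$ is residually free and free groups are residually finite $p$-groups, so $\Gamma_d$ is residually a finite $p$-group. This means that $\Gamma_d\to G_d$ is injective; its image is a countable dense subgroup $H$. Choose $z$ with $\varphi_z|_H$ injective. Since $\varphi_z$ is continuous and onto, $\varphi_z(H)$ is dense in $F_d$.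
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:rank}]
Let $\psi$ be a continuous homomorphism from $G_d$ to a free pro-$p$ group and $E$ its image. It is compact, hence closed, and a closed subgroup of a free pro-$p$ group is free pro-$p$. As $E$ is topologically generated by $2d$ elements, it has a finite basis $u_1,\dots,u_e$. Let $\Lambda=\mathbb F_pU_1\oplus\dots\oplus\mathbb F_pU_e$, and for $u\in E$ let $\bar\ell(u)\in\Lambda$ be the linear part of the Magnus expansion of $u$, reduced modulo $p$. Then $\bar\ell\colon E\to\Lambda$ is a continuous epimorphism onto a finite group, so the elements $\alpha_i=\bar\ell(\psi(a_i))$ and $\beta_i=\bar\ell(\psi(b_i))$ span $\Lambda$. Therefore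
\[
\iota\colon\Lambda^*\to\mathbb F_p^{2d},\qquad\lambda\mapsto(\lambda(\alpha_1),\lambda(\beta_1),\dots,\lambda(\alpha_d),\lambda(\beta_d))
\]
is injective. By \eqref{eq:comm}, the degree-$2$ part of $\prod_i[\psi(a_i),\psi(b_i)]=1$, reduced modulo $p$, is $\sum_i(\alpha_i\otimes\beta_i-\beta_i\otimes\alpha_i)=0$ in $\Lambda\otimes\Lambda$. Applying $\lambda\otimes\nu$ gives
\[
\sum_{i=1}^d\bigl(\lambda(\alpha_i)\nu(\beta_i)-\lambda(\beta_i)\nu(\alpha_i)\bigr)=0\qquad(\lambda,\nu\in\Lambda^*).
\]
So $\iota(\Lambda^*)$ is contained in its orthogonal complement for the standard symplectic form on $\mathbb F_p^{2d}$. The form is nondegenerate, whence $e\le2d-e$, that is, $e\le d$.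

If $\psi$ were injective, it would be a topological isomorphism $G_d\cong E$, and $G_d$ would be topologically generated by at most $d$ elements. But the relator of $\Gamma_d$ is a product of commutators, so $G_d$ maps onto $\mathbb F_p^{2d}$ and needs $2d>d$ generators.
\end{proof}

The bound $e\le d$ can also be obtained from cohomology: the image of $H^1(E,\mathbb F_p)$ in the $2d$-dimensional space $H^1(G_d,\mathbb F_p)$ is totally isotropic for the cup product because $H^2(E,\mathbb F_p)=0$, and the cup product is nondegenerate because $G_d$ is a Demushkin group (Labute; Serre).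

\begin{thebibliography}{9}

\bibitem{FRF}
\emph{Fully Residually Free Pro-P Groups},
\texttt{https://core.ac.uk/\allowbreak search?q=\allowbreak Subdirect+\allowbreak Products+\allowbreak of+\allowbreak Free+\allowbreak Pro-P+\allowbreak and+\allowbreak Demushkin+\allowbreak Groups}.

\bibitem{Serre}
Serre, \emph{Galois Cohomology}.

\end{thebibliography}
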